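# One more missile, one fewer fired: the bomber problem with four periods left

## Four missiles, two or three periods

A bomber must fly through $t$ time periods. In each period it is attacked with probability $p$, and left alone with probability $q=1-p$. It carries $n$ missiles. When attacked it picks a number $k\ge1$ of missiles to fire, and it survives that attack with probability $1-\theta^k$. An attack that finds it without missiles is fatal. Let us play with $\theta=\tfrac12$, $p=\tfrac34$, $q=\tfrac14$.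

**One period left.** There is nothing to save missiles for, so fire everything. The survival probability with $n$ missiles is
$$F_1(n)=q+p(1-\theta^n)=1-\tfrac34\cdot 2^{-n},$$
that is, $\tfrac14,\ \tfrac58,\ \tfrac{13}{16},\ \tfrac{29}{32},\ \tfrac{61}{64}$ for $n=0,1,2,3,4$.

**Two periods left, and an attack now.** Firing $k$ out of $n$ gives $(1-2^{-k})F_1(n-k)$.

- $n=2$: $k=1$ gives $\tfrac12\cdot\tfrac58=\tfrac5{16}$, and $k=2$ gives $\tfrac34\cdot\tfrac14=\tfrac3{16}$. Fire $1$.
- $n=3$: $k=1,2,3$ give $\tfrac{13}{32},\tfrac{15}{32},\tfrac{7}{32}$. Fire $2$.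
- $n=4$: $k=1,2,3,4$ give $\tfrac{29}{64},\tfrac{39}{64},\tfrac{35}{64},\tfrac{15}{64}$. Fire $2$.

With $n=1,2,3,4$ missiles one fires $1,1,2,2$. The values before it is known whether an attack comes are $F_2(n)=qF_1(n)+p\cdot(\text{best product})$:
$$F_2(0)=\tfrac1{16},\quad F_2(1)=\tfrac14,\quad F_2(2)=\tfrac7{16},\quad F_2(3)=\tfrac{37}{64},\quad F_2(4)=\tfrac{89}{128}.$$

**Three periods left, and an attack now.** Now compare $(1-2^{-k})F_2(n-k)$.

- $n=2$: $\tfrac18$ against $\tfrac3{64}$. Fire $1$.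
- $n=3$: $\tfrac7{32},\tfrac3{16},\tfrac7{128}$. Fire $1$.
- $n=4$: $\tfrac{37}{128},\tfrac{21}{64},\tfrac7{32},\tfrac{15}{256}$. Fire $2$.

The sequence is $1,1,1,2$. In both tables a larger stock never makes us fire less. Is that always so?

## The recursion and monotonicity in the stock

Let $0<p<1$, $q=1-p$, $0<\theta<1$. Let $F(n,t)$ be the maximal probability of surviving all attacks over $t$ periods, starting with $n$ missiles. Then
$$F(n,t)=qF(n,t-1)+p\max_{k\in\{1,\dots,n\}}(1-\theta^k)F(n-k,t-1)\qquad(n\ge1,\ t\ge1),\tag{1}$$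
with $F(n,0)=1$ for $n\ge0$ and $F(0,t)=q^t$ for $t\ge0$. For $n,t\ge1$ let $k(n,t)$ be the maximizing $k$ in (1), the smallest one if there are several.

**Conjecture B.** $k(n,t)\le k(n+1,t)$ for all $n\ge1$, $t\ge1$ and all $0<p<1$, $0<\theta<1$.

The problem, to prove or disprove this, comes from "Coda on the puzzle", http://weber-dpoc.blogspot.com/2013/02/. The conjecture is false, and we can say at which horizon it first fails.

**Theorem 1.** Let $\theta=0.929$ and $p=\theta^3=0.801765089$. Then the maximizers for $(n,t)=(90,4)$ and $(91,4)$ are unique, and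
$$k(90,4)=27,\qquad k(91,4)=26.$$
Moreover $k(91,4)<k(90,4)$ for all $(p,\theta)$ in some open neighborhood of this point.

**Theorem 2.** For all $0<p<1$, $0<\theta<1$, all $n\ge1$ and $t\in\{1,2,3\}$: $k(n,t)\le k(n+1,t)$.

So $t=4$ is the smallest horizon at which Conjecture B fails. Nothing is claimed about individual horizons $t\ge5$.

**Notation.** Write $F_t(n)=F(n,t)$, $g(k)=1-\theta^k$ and $c=p-q=2p-1$. By induction on $t$ in (1), $0<F_t(n)\le1$, so we may divide by values of $F_t$. Three families of ratios carry the whole argument: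
$$G(k)=\frac{g(k)}{g(k-1)}\ (k\ge2),\quad G(1)=+\infty;\qquad \rho(n)=\frac{F_2(n)}{F_2(n-1)},\quad r(n)=\frac{F_3(n)}{F_3(n-1)}\ (n\ge1).$$
Since
$$G(k)=1+\frac{\theta^{k-1}-\theta^k}{1-\theta^{k-1}}=1+(1-\theta)\frac{\theta^{k-1}}{1-\theta^{k-1}},$$
$G$ is strictly decreasing. In the example $\theta=\tfrac12$ we have $G(2)=\tfrac32$, $G(3)=\tfrac76$, $G(4)=\tfrac{15}{14}$.

All these ratios come close to $1$. For a ratio $R$ we put $\hat R=(R-1)/(1-\theta)$; for instance $\hat G(k)=\theta^{k-1}/(1-\theta^{k-1})$. The map $R\mapsto\hat R$ is increasing and affine, so inequalities and weighted averages may be read with or without hats.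

## Log-concavity of the value forces monotone firing

**Definition.** A positive sequence $f(0),f(1),\dots$ is *log-concave* if $f(n+1)^2\ge f(n)f(n+2)$ for all $n\ge0$. Equivalently, the ratios $f(n+1)/f(n)$ are nonincreasing in $n$.

In the example, $F_2$ has first ratios $4,\ \tfrac74,\ \tfrac{37}{28},\ \tfrac{89}{74}$, which decrease. The finite sequence $2,3,5$ violates the condition: $9<10$.

**Lemma 1.** Let $t\ge1$. If $F_{t-1}$ is log-concave, then $k(n,t)\le k(n+1,t)$ for all $n\ge1$.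

*Proof.* Put $f=F_{t-1}$ and $k=k(n,t)$, and let $1\le k'<k$. Since $k$ is the smallest maximizer, $g(k)f(n-k)>g(k')f(n-k')$. Since $n-k<n-k'$, log-concavity gives
$$\frac{f(n+1-k)}{f(n-k)}\ \ge\ \frac{f(n+1-k')}{f(n-k')}.$$
Multiplying, $g(k)f(n+1-k)>g(k')f(n+1-k')$. The choice $k$ is also allowed with $n+1$ missiles, so no $k'<k$ is a maximizer there. $\square$

The natural plan is therefore to prove by induction that every $F_t$ is log-concave. The start is easy. $F_0=1$ is log-concave. And $F_1(n)=q+p\max_k(1-\theta^k)=1-p\theta^n$ for $n\ge1$, which is also correct for $n=0$; it increases with decreasing increments, so its ratios $1+(\text{increment})/F_1(n)$ decrease. The next case already takes work.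

## Log-concavity of $F_2$, and the proof of Theorem 2

**Lemma 2.** For all $0<p<1$, $0<\theta<1$, $F_2$ is log-concave; that is, $\rho$ is nonincreasing.

**Step 1: a closed form for $F_2$.** Since $(1-\theta^k)(1-p\theta^{n-k})=1+p\theta^n-(\theta^k+p\theta^{n-k})$ and $qF_1(n)=q-pq\theta^n$,
$$F_2(n)=1+pc\,\theta^n-p\,m(n),\qquad m(n)=\min_{k+b=n,\ k,b\ge0}(\theta^k+p\theta^b).\tag{2}$$
Here we have allowed $k=0$. For $n\ge1$ this is harmless, because $k=0$ gives the product $0$ and other choices give positive products. For $n=0$ we get $1+pc-p(1+p)=1-2p+p^2=q^2$, which is right.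

**Step 2: the minimum $m(n)$ as a merged list.** Telescoping,
$$\theta^k+p\theta^b=1+p-(1-\theta)\Big[\sum_{i<k}\theta^i+\sum_{i<b}p\theta^i\Big].$$
To minimize, we choose $n$ elements in all from the two decreasing lists $\{\theta^i\}_{i\ge 0}$ and $\{p\theta^i\}_{i\ge 0}$, an initial segment of each, with the largest possible sum. The $n$ largest elements of the union do this. Let $\sigma_0\ge\sigma_1\ge\cdots$ be the merged list in decreasing order. Then
$$m(n)=1+p-(1-\theta)\sum_{i<n}\sigma_i .$$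
If the $n$ largest elements are $\theta^i$ $(i<k)$ and $p\theta^i$ $(i<b)$, $k+b=n$, put
$$S=\max(\theta^k,p\theta^b)=\sigma_n,\qquad \tau=\min(\theta^k,p\theta^b)\le1.$$
Then $m(n)=S+\tau$ and $S\tau=p\theta^n$.

Check with $\theta=\tfrac12$, $p=\tfrac34$, $n=3$: the merged list begins $1,\tfrac34,\tfrac12,\tfrac38$, so $m(3)=\tfrac74-\tfrac12\cdot\tfrac94=\tfrac58$ and $F_2(3)=1+\tfrac{3}{64}-\tfrac{30}{64}=\tfrac{37}{64}$, as before.

**Step 3: increments, and the quantity to bound.** From (2), $F_2(n+1)-F_2(n)=p(1-\theta)D_n$ with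
$$D_n=\sigma_n-c\theta^n .\tag{3}$$
For any numbers, $(a+d)^2-a(a+d+d')=a(d-d')+d^2$. With $a=F_2(n)$ and $d,d'$ the two next increments,
$$F_2(n+1)^2-F_2(n)F_2(n+2)=p(1-\theta)\big[F_2(n)(D_n-D_{n+1})+p(1-\theta)D_n^2\big].\tag{4}$$
Moreover
$$D_n-D_{n+1}=\sigma_n-\sigma_{n+1}-c(1-\theta)\theta^n\ \ge\ -c(1-\theta)\theta^n.\tag{5}$$
If $c\le0$, the bracket in (4) is nonnegative and we are done.

**Step 4: the case $c>0$.** By (5) the bracket in (4) is at least $(1-\theta)\big[pD_n^2-c\theta^nF_2(n)\big]$. Insert $D_n=S-c\theta^n$ and $F_2(n)=1+pc\theta^n-p(S+\tau)$: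
$$pD_n^2-c\theta^nF_2(n)=pS^2-2pcS\theta^n+pc^2\theta^{2n}-c\theta^n-pc^2\theta^{2n}+pc\theta^n(S+\tau)=pS^2-c\theta^n-pc\,\theta^n(S-\tau).$$
Replace $\theta^n$ by $S\tau/p$ and write $p^2S=p^2\tau+p^2(S-\tau)$:
$$\frac Sp\big[p^2S-c\tau-pc\tau(S-\tau)\big]=\frac Sp\big[(p^2-c)\tau+(S-\tau)(p^2-pc\tau)\big]=\frac Sp\big[q^2\tau+p(S-\tau)(p-c\tau)\big].$$
We used $p^2-c=(1-p)^2=q^2$. Since $\tau\le1$ and $c<p$, we have $p-c\tau>0$, and $S\ge\tau>0$, so the expression is positive. $\square$

**Proof of Theorem 2.** $F_0$, $F_1$ and $F_2$ are log-concave, so Lemma 1 applies for $t=1,2,3$. $\square$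

One remark on this proof will be needed later. If $c>0$ and $\sigma_n=\sigma_{n+1}$, then (3) gives $D_{n+1}>D_n$: the increments of $F_2$ can *rise*. Log-concavity survives only because the square term in (4) pays for the rise.

## The mixture $F_3=qF_2+pM$

The induction now asks whether $F_3$ is log-concave. Let
$$M(n)=\max_{1\le k\le n}g(k)F_2(n-k)\quad(n\ge1),\qquad F_3(n)=qF_2(n)+pM(n)\ (n\ge1),\quad F_3(0)=qF_2(0).$$
We shall see that $M$ is log-concave, and so is $F_2$. But a sum of log-concave sequences need not be log-concave: $1,1,1$ and $1,2,4$ are, and their sum is $2,3,5$. This is where the induction stops. We need an exact description of $M$ and of the mixture, valid for all $p,\theta$.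

**Lemma 3 (local optimality suffices).** A pair $(k,b)$ with $k\ge1$, $b\ge0$ is optimal for $M(k+b)$, meaning $M(k+b)=g(k)F_2(b)$, if and only if
$$\rho(b+1)\le G(k)\qquad\text{and, if } b\ge1,\qquad G(k+1)\le\rho(b).\tag{6}$$

*Proof.* Necessity: the first inequality compares $(k,b)$ with $(k-1,b+1)$ (for $k=1$ it is void), the second with $(k+1,b-1)$. Sufficiency: $G$ and $\rho$ are nonincreasing (Lemma 2), so for $1\le e\le b$, respectively $1\le e\le k-1$,
$$\frac{g(k+e)F_2(b-e)}{g(k)F_2(b)}=\prod_{l=1}^e\frac{G(k+l)}{\rho(b+1-l)}\le\Big(\frac{G(k+1)}{\rho(b)}\Big)^e\le1,$$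
$$\frac{g(k-e)F_2(b+e)}{g(k)F_2(b)}=\prod_{l=1}^e\frac{\rho(b+l)}{G(k+1-l)}\le\Big(\frac{\rho(b+1)}{G(k)}\Big)^e\le1.\qquad\square$$

In the example, $(2,2)$ passes (6): $\rho(3)=\tfrac{37}{28}\le G(2)=\tfrac32$ and $G(3)=\tfrac76\le\rho(2)=\tfrac74$. Indeed $k=2$ was best for $n=4$ with three periods left.

**Lemma 4 (the ratios of $M$).** Let $\mu(n+1)=M(n+1)/M(n)$ for $n\ge1$. If $(k,b)$ is optimal for $M(n)$, then $\mu(n+1)=\max\{G(k+1),\rho(b+1)\}$, and $(k,b+1)$ or $(k+1,b)$ is optimal for $M(n+1)$, according as $\rho(b+1)\ge G(k+1)$ or not. Consequently $\mu$ is nonincreasing, and $\mu(n+1)\ge\rho(n+1)$.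

*Proof.* Suppose $\rho(b+1)\ge G(k+1)$. Then $(k,b+1)$ satisfies (6): $\rho(b+2)\le\rho(b+1)\le G(k)$, and $G(k+1)\le\rho(b+1)$. So $\mu(n+1)=F_2(b+1)/F_2(b)=\rho(b+1)$. Suppose instead $\rho(b+1)<G(k+1)$. Then $(k+1,b)$ satisfies (6): $\rho(b+1)\le G(k+1)$, and if $b\ge1$, $G(k+2)\le G(k+1)\le\rho(b)$. So $\mu(n+1)=G(k+1)$.

Passing to $n+1$ replaces $\max\{G(k+1),\rho(b+1)\}$ by $\max\{G(k+1),\rho(b+2)\}$ or $\max\{G(k+2),\rho(b+1)\}$, which is no larger. So $\mu$ is nonincreasing. Finally $\mu(n+1)\ge\rho(b+1)\ge\rho(n+1)$, because $b\le n$. $\square$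

**Lemma 5 (the ratios of $F_3$).** For $s\ge2$,
$$r(s)=w_s\,\rho(s)+(1-w_s)\,\mu(s),\qquad w_s=\frac{qF_2(s-1)}{F_3(s-1)}.\tag{7}$$
Hence $\rho(s)\le r(s)\le\mu(s)$ for $s\ge2$; also $r(1)\ge\rho(1)$. The weight $w_s$ is nonincreasing in $s\ge2$. Formula (7) also holds for the hatted quantities.

*Proof.* $F_3(s)=qF_2(s-1)\rho(s)+pM(s-1)\mu(s)$; divide by $F_3(s-1)=qF_2(s-1)+pM(s-1)$. The bounds follow from $\rho(s)\le\mu(s)$. Next, $r(1)=(qF_2(1)+pM(1))/(qF_2(0))\ge\rho(1)$. Finally $w_{s+1}/w_s=\rho(s)/r(s)\le1$. Hats preserve averages. $\square$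

Formula (7) shows the obstruction. Both $\rho$ and $\mu$ fall as $s$ grows, but the weight moves toward $\mu$, the larger of the two. If the weight moves fast enough, $r$ rises.

**What a counterexample needs.** With $t=4$ and an attack now, we maximize $g(k)F_3(n-k)$. Firing $k$ beats firing $k-1$ exactly when $r(n-k+1)<G(k)$. Compare $27$ with $26$: for $n=90$ the test is $r(64)<G(27)$, for $n=91$ it is $r(65)<G(27)$. So we want
$$r(64)<G(27)<r(65).\tag{8}$$
The ratio $r$ must rise from $64$ to $65$, and the number $G(27)$ must lie in the gap. After that, all other values of $k$ must be excluded, without log-concavity of $F_3$ to help.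

## Exact formulas on the line $p=\theta^3$

To make $r$ rise we use the remark after Lemma 2. When $p$ is a power of $\theta$, the two lists in the merged list overlap, each value beyond the first few occurs twice, and with $c>0$ the increments of $F_2$ rise within each pair of equal values. Take $p=\theta^3$ and $\theta=0.929$ from here on.

**Step 1: $F_2$ in closed form.** Now $\theta^k+p\theta^b=\theta^k+\theta^{b+3}$, where the exponents have sum $n+3$ and the second is at least $3$. By convexity of $x\mapsto\theta^x$, the minimum is at the most balanced choice. For $n=3+2j$, $j\ge0$, both exponents are $j+3$ (so $b=j$); for $n=4+2j$ they are $j+4$ and $j+3$ (again $b=j$). Thus $m(3+2j)=2\theta^{j+3}$, $m(4+2j)=(1+\theta)\theta^{j+3}$, and (2) gives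
$$F_2(3+2j)=1-2\theta^{j+6}+c\theta^{2j+6},\qquad F_2(4+2j)=1-(1+\theta)\theta^{j+6}+c\theta^{2j+7}.\tag{9}$$
Subtracting,
$$\frac{F_2(4+2j)-F_2(3+2j)}{1-\theta}=\theta^{j+6}-c\theta^{2j+6},\qquad\frac{F_2(5+2j)-F_2(4+2j)}{1-\theta}=\theta^{j+6}-c\theta^{2j+7}.\tag{10}$$
Both are positive, and the second is larger than the first: this is the rise.

**Step 2: a lower bound for $\rho$, to dispose of the far-away values of $k$.**

**Lemma 6.** $\rho(s)>G\big(7+\lfloor(s-4)/2\rfloor\big)$ for $s\ge4$, and $\rho(s)>G(7)$ for $1\le s\le3$.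

*Proof.* Put $x=\theta^j$ and $X=\theta^{j+6}=p^2x$. By (9), with $c\theta xX=c\theta^{2j+7}$ canceling,
$$(1-c\theta x)(1-X)-F_2(4+2j)=-X-c\theta x+(1+\theta)X=\theta X-c\theta x=\theta x(p^2-c)=\theta xq^2>0.$$
Hence by (10)
$$\hat\rho(5+2j)=\frac{X(1-c\theta x)}{F_2(4+2j)}>\frac{X}{1-X}=\hat G(7+j).$$
Since $\rho$ is nonincreasing, $\rho(4+2j)\ge\rho(5+2j)>G(7+j)$, which covers $s=4+2j$ and $s=5+2j$. For $s\le3$, $\rho(s)\ge\rho(5)>G(7)$. $\square$

## The number $G(27)$ lies between $r(64)$ and $r(65)$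

**Accuracy.** Exactly, $q=0.198234911$, $c=0.603530178$, $1-\theta=0.071$. The powers below come from the exact $\theta^3$ by few multiplications, with extra digits carried; the printed values are within $10^{-10}$. All later quantities with nine decimals are sums of a few products of numbers in $[0,1]$, so errors at most add up, and each of these quantities is within $10^{-8}$ of the printed value. Decimals with fewer places are off by at most one unit in the last place. The smallest margin between compared ratios will be about $2\cdot10^{-5}$.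

**Step 1: powers.** From $\theta^6=(\theta^3)^2=0.6428272579$ and $\theta^{12}=(\theta^6)^2=0.4132268835$:

| power | obtained as | value |
|---|---|---|
| $\theta^{18}$ | $\theta^{12}\theta^6$ | $0.2656335045$ |
| $\theta^{24}$ | $(\theta^{12})^2$ | $0.1707564573$ |
| $\theta^{25}$ | $\theta^{24}\theta$ | $0.1586327488$ |
| $\theta^{26}$ | $\theta^{25}\theta$ | $0.1473698237$ |
| $\theta^{27}$ | $\theta^{26}\theta$ | $0.1369065662$ |
| $\theta^{36}$ | $(\theta^{18})^2$ | $0.0705611587$ |
| $\theta^{42}$ | $\theta^{36}\theta^6$ | $0.0453586362$ |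
| $\theta^{66}$ | $\theta^{42}\theta^{24}$ | $0.0077452800$ |

With $\theta^{23}=\theta^{24}/\theta=0.183806735$, the formula $\hat G(k)=\theta^{k-1}/(1-\theta^{k-1})$ gives
$$\hat G(24)=0.2252,\quad\hat G(25)=0.20592,\quad\hat G(26)=0.18854,\quad\hat G(27)=0.1728414,\quad\hat G(28)=0.15862.$$

**Step 2: the values of $F_2$ and $\rho$ that we need.** Use (9) and (10) with $j=18$ for $39,40,41$, with $j=19$ for the increment from $41$ to $42$, and with $j=30$ for $63,64$. We have $c\theta^{42}=0.027375306$, $c\theta^{43}=0.025431659$, $c\theta^{44}=0.023626011$, $c\theta^{66}=0.004674510$. Then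
$$F_2(39)=1-2\theta^{24}+c\theta^{42}=0.685862391,\qquad F_2(40)=F_2(39)+0.071(\theta^{24}-c\theta^{42})=0.696042453,$$
$$F_2(41)=F_2(40)+0.071(\theta^{24}-c\theta^{43})=0.706360514,\qquad F_2(63)=1-2\theta^{36}+c\theta^{66}=0.863552193,$$
and
$$\hat\rho(40)=\frac{\theta^{24}-c\theta^{42}}{F_2(39)}=\frac{0.143381152}{0.685862391}=0.20905,\qquad\hat\rho(41)=\frac{\theta^{24}-c\theta^{43}}{F_2(40)}=\frac{0.145324798}{0.696042453}=0.20879,$$
$$\hat\rho(42)=\frac{\theta^{25}-c\theta^{44}}{F_2(41)}=\frac{0.135006738}{0.706360514}=0.19113,\qquad\hat\rho(64)=\frac{\theta^{36}-c\theta^{66}}{F_2(63)}=\frac{0.065886648}{0.863552193}=0.076297.$$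

**Step 3: optimal pairs for $M$ near $64$.** We have
$$\hat\rho(42)<\hat G(25)<\hat\rho(41)\le\hat\rho(40)<\hat G(24).$$
Check (6) in each case, recalling that $\rho$ and $G$ are nonincreasing:

- $(24,39)$: $\rho(40)\le G(24)$ and $G(25)\le\rho(40)\le\rho(39)$.
- $(24,40)$: $\rho(41)\le G(24)$ and $G(25)\le\rho(40)$.
- $(24,41)$: $\rho(42)\le G(24)$ and $G(25)\le\rho(41)$.
- $(25,41)$: $\rho(42)\le G(25)$ and $G(26)\le G(25)\le\rho(41)$.

So these pairs are optimal for $M(63),M(64),M(65),M(66)$, and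
$$\mu(64)=\rho(40),\qquad\mu(66)=\frac{g(25)}{g(24)}=G(25).\tag{11}$$

**Step 4: $F_3$ at $63,64,65$.** In all three, $M(n)=g(24)F_2(n-24)$. Write $A=p\,g(24)=p-\theta^{27}=0.664858523$. Then
$$F_3(63)=qF_2(63)+A\,F_2(39)=0.171186192+0.456001456=0.627187648.$$
Applying (10) to both parts,
$$T_a:=\frac{F_3(64)-F_3(63)}{1-\theta}=q(\theta^{36}-c\theta^{66})+A(\theta^{24}-c\theta^{42})=0.013061034+0.095328181=0.108389215,$$
$$F_3(64)=0.627187648+0.071\,T_a=0.634883283.$$
The next increment replaces $\theta^{66}$ by $\theta^{67}$ and $\theta^{42}$ by $\theta^{43}$. Both parts rise, since $63$ and $39$ are both odd and each begins a pair: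
$$T_b:=\frac{F_3(65)-F_3(64)}{1-\theta}=T_a+c(1-\theta)\big[q\theta^{66}+A\theta^{42}\big]=0.108389215+0.001358042=0.109747257,$$
$$F_3(65)=0.634883283+0.071\,T_b=0.642675338.$$

**Step 5: the decisive comparison.** Since $\hat r(64)=T_a/F_3(63)$, $\hat r(65)=T_b/F_3(64)$ and $\hat G(27)=\theta^{26}/(1-\theta^{26})$, cross-multiply:
$$T_a(1-\theta^{26})=0.0924159<0.0924285=F_3(63)\,\theta^{26},\qquad T_b(1-\theta^{26})=0.0935738>0.0935626=F_3(64)\,\theta^{26}.$$
The gaps exceed $10^{-5}$, far more than the errors. Therefore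
$$\hat r(64)=0.172818\ <\ \hat G(27)=0.172841\ <\ \hat r(65)=0.172862,\tag{12}$$
which is (8).

In particular $F_3$ is not log-concave. In the form of (4), with $a=F_3(63)$,
$$F_3(64)^2-F_3(63)F_3(65)=(1-\theta)\big[F_3(63)(T_a-T_b)+(1-\theta)T_a^2\big],$$
where $F_3(63)(T_b-T_a)\approx0.000852$ and $(1-\theta)T_a^2\approx0.000834$. The square term, which saved $F_2$, is too small here.

## Bounds for $r$ away from $64$ and $65$

To exclude the other values of $k$, we need $r$ to be large below $64$ and small above $65$.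

**Step 1: $r$ is large just below $64$.** For $58\le s\le63$,
$$\hat r(s)>0.165>\hat G(28).\tag{13}$$
By Lemma 5, $w_s\le w_{58}=qF_2(57)/(qF_2(57)+pM(57))$. This expression increases with $F_2(57)\le1$ and decreases with $M(57)$, and $M(57)\ge g(18)F_2(39)>0.503$. So $w_s\le q/(q+0.503\,p)<0.33$. Also $\hat\rho(s)\ge\hat\rho(64)>0.0762$, and $\hat\mu(s)\ge\hat\mu(64)=\hat\rho(40)>0.2090$ by (11). Thus $\hat r(s)\ge w_s\cdot0.0762+(1-w_s)\cdot0.2090$, which decreases in $w_s$, so
$$\hat r(s)\ge0.33\cdot0.0762+0.67\cdot0.2090>0.165.$$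

**Step 2: $r$ is small at $66$.**
$$\hat r(66)<\hat G(26).\tag{14}$$
By (10), $F_2(65)\ge F_2(63)$, so $w_{66}\ge qF_2(63)/F_3(65)=0.171186/0.642675>0.26$. Also $\hat\rho(66)\le\hat\rho(64)<0.0764$ and $\hat\mu(66)=\hat G(25)<0.2060$. The average with these upper bounds decreases in $w_{66}$, so $\hat r(66)\le0.26\cdot0.0764+0.74\cdot0.2060<0.173<0.188<\hat G(26)$.

**Step 3: $r$ is small beyond.** By Lemmas 4 and 5 and (11),
$$r(s)\le\mu(s)\le\mu(66)=G(25)\qquad\text{for }s\ge66.\tag{15}$$

**Step 4: far below $64$.** There we use $r(s)\ge\rho(s)$ for $s\ge1$ (Lemma 5) together with Lemma 6.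

## Ninety missiles: fire 27. Ninety-one: fire 26

At $t=4$ we maximize $g(k)F_3(n-k)$. Each competitor is compared with the claimed winner by a product of one-step ratios, and every factor is shown to be at most $1$, the first one strictly less.

**Step 1: $n=90$, fewer than $27$.** Compare $k=26-e$, $0\le e\le25$, with the value $g(27)F_3(63)$:
$$\frac{g(26-e)F_3(64+e)}{g(27)F_3(63)}=\prod_{l=0}^e\frac{r(64+l)}{G(27-l)}.$$

- $l=0$: the factor is $<1$ by (12).
- $l=1$: the factor is $<1$, since $\hat r(65)=0.17286<0.18854=\hat G(26)$.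
- $l\ge2$: $r(64+l)\le G(25)\le G(27-l)$ by (15), since $27-l\le25$.

So the product is $<1$.

**Step 2: $n=90$, more than $27$.** For $k=28+e$, $0\le e\le62$:
$$\frac{g(28+e)F_3(62-e)}{g(27)F_3(63)}=\prod_{l=0}^e\frac{G(28+l)}{r(63-l)}.$$

- $0\le l\le5$: here $58\le63-l\le63$, so $r(63-l)>G(28)\ge G(28+l)$ by (13).
- $l\ge6$: put $s=63-l\le57$; note $s\ge1$. We have $r(s)\ge\rho(s)$. If $s\ge4$, Lemma 6 gives $\rho(s)>G\big(7+\lfloor(59-l)/2\rfloor\big)\ge G(28+l)$. The last inequality needs $7+\lfloor(59-l)/2\rfloor\le28+l$; at $l=6$ this is $33\le34$, and as $l$ grows the left side does not increase while the right side does. If $s\le3$, then $\rho(s)>G(7)>G(28+l)$.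

So the product is $<1$, and $k(90,4)=27$ is the unique maximizer.

**Step 3: $n=91$, more than $26$.** Compare $k=27+e$, $0\le e\le64$, with the value $g(26)F_3(65)$:
$$\frac{g(27+e)F_3(64-e)}{g(26)F_3(65)}=\prod_{l=0}^e\frac{G(27+l)}{r(65-l)}.$$

- $l=0$: the factor $G(27)/r(65)$ is $<1$ by (12).
- $l=1$: the factor is $<1$, since $\hat r(64)=0.1728>0.1586=\hat G(28)$.
- $2\le l\le7$: here $58\le65-l\le63$, so $r(65-l)>G(28)\ge G(27+l)$ by (13).
- $l\ge8$: put $s=65-l\le57$, $s\ge1$. Then $r(s)\ge\rho(s)$. If $s\ge4$, Lemma 6 gives $\rho(s)>G\big(7+\lfloor(61-l)/2\rfloor\big)\ge G(27+l)$, because $7+\lfloor(61-l)/2\rfloor\le27+l$: at $l=8$ this is $33\le35$, and it persists for larger $l$ as before. If $s\le3$, then $\rho(s)>G(7)>G(27+l)$.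

So the product is $<1$.

**Step 4: $n=91$, fewer than $26$.** For $k=25-e$, $0\le e\le24$:
$$\frac{g(25-e)F_3(66+e)}{g(26)F_3(65)}=\prod_{l=0}^e\frac{r(66+l)}{G(26-l)}.$$

- $l=0$: the factor is $<1$ by (14).
- $l\ge1$: $r(66+l)\le G(25)\le G(26-l)$ by (15), since $26-l\le25$.

So the product is $<1$, and $k(91,4)=26$ is the unique maximizer.

**Step 5: an open set of parameters.** The inequalities $g(27)F_3(63)>g(k)F_3(90-k)$ for $k\ne27$ and $g(26)F_3(65)>g(k)F_3(91-k)$ for $k\ne26$ are strict and finite in number. Each $F_t(n)$ is built from $p$ and $\theta$ by sums, products and finite maxima, so it is continuous in $(p,\theta)$. Hence the same inequalities, and the same unique maximizers $27$ and $26$, persist on an open neighborhood of $(p,\theta)=(0.929^3,0.929)$. This proves Theorem 1, and Conjecture B is false. $\blacksquare$
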